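\title{Products of conjugates in semisimple groups}

\begin{abstract}
Let $G$ be a connected semisimple algebraic group over a field $K$ of characteristic zero and let $a\in G(K)$. It has been conjectured that every element of the normal subgroup of $G(K)$ generated by $a$ is a product of conjugates of $a$, with no inverses used. We show that this is false: it fails for the group of norm-one elements of the quaternion algebra $(-1,t)$ over $\mathbb{Q}(t)$, $\mathbb{R}(t)$ and $\mathbb{R}((t))$, and it fails in every classical type over suitable fields. In types $A$, $B$ and $D$ there are groups in which every non-scalar element is a counterexample. The obstruction is a valuation with respect to which conjugation cannot change the leading term of $a-1$. In the other direction, we prove the conjecture for all split groups, for quasi-split groups without factors of type ${}^2A_{2n}$, and for unipotent elements of an arbitrary semisimple group.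
\end{abstract}

\section{The conjecture and the results}\label{sec:intro}

Let $A$ and $B$ be $n\times n$ matrices of determinant $1$ over a field $K$, where $n>2$ or $|K|>3$. It is known that if $A$ is not a scalar matrix, then $B$ is a product of matrices similar to $A$. No inverses are allowed in this product, so even $A^{-1}$ has to be assembled from matrices similar to $A$. In a general group one cannot hope to reach every element, since a product of conjugates of $a$ stays inside each normal subgroup that contains $a$. The following conjecture, posed in \cite{PSM}, says that for rational points of semisimple groups this is the only obstruction.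

\begin{quote}
\textbf{Conjecture.} Let $G$ be a connected semisimple algebraic group over a field $K$ of characteristic zero, and let $a,b\in G(K)$. Suppose that no normal subgroup of the abstract group $G(K)$ contains $a$ but not $b$. Then $b$ is a product of conjugates of $a$ in $G(K)$.
\end{quote}

The conjecture is known when $G$ is an orthogonal or a symplectic group, and for all semisimple groups over local fields. We show that it is false in general and true for split groups.

\subsection*{Reduction to the identity element}
For an element $a$ of a group $H$, let $S(a)$ be the set of all products of $m\ge 1$ conjugates of $a$ in $H$. It is a semigroup, stable under conjugation and contained in the normal subgroup generated by $a$. The conjecture asserts that the two are equal. The element $b$ can be removed from the problem.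

\begin{lemma}\label{lem:reduction}
For an element $a$ of a group $H$ the following are equivalent:
\begin{enumerate}
\item[(i)] every $b$ that lies in all normal subgroups containing $a$ lies in $S(a)$;
\item[(ii)] $a^{-1}\in S(a)$;
\item[(iii)] $1\in S(a)$.
\end{enumerate}
\end{lemma}

\begin{proof}
Every subgroup containing $a$ contains $a^{-1}$, so (i) implies (ii). Since $1=a\cdot a^{-1}$, (ii) implies (iii). Assume (iii) and write $1=c_1\cdots c_m$ with each $c_l$ conjugate to $a$. After conjugating the whole product we may assume $c_1=a$. If $m\ge2$, then $a^{-1}=c_2\cdots c_m\in S(a)$; if $m=1$, then $a^{-1}=1=a\in S(a)$. The inverse of a product of conjugates of $a$ is a product of conjugates of $a^{-1}$, so $S(a)$ is closed under inverses. Thus $S(a)$ is a normal subgroup containing $a$, and (i) holds.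
\end{proof}

So the conjecture for a given $a$ and all $b$ says that $1\in S(a)$, and when this fails, $b=a^{-1}$ is a counterexample.

The simplest cases point toward a positive answer. If $a$ has finite order $m$, then $1=a^m\in S(a)$. If $a$ is conjugate to $a^{-1}$, then $1$ is a product of two conjugates. For any $a\in G(K)$ the identity lies in the Zariski closure $X$ of $S(a)$: the set $X$ is a closed semigroup, the chain $X\supseteq aX\supseteq a^2X\supseteq\cdots$ of closed sets stabilizes, so $aX=X$, and $a=ay$ with $y\in X$ gives $1\in X$.

There is also a typical way to fail. In $H=\mathbb{Q}^\times$ we have $S(2)=\{2,4,8,\dots\}$. More generally, call a group \emph{bi-orderable} if it has a total order invariant under left and right multiplication. If $a$ has a nontrivial image in a bi-ordered quotient of $H$, say an image $>1$, then all conjugates and all their products have image $>1$, and $1\notin S(a)$. A semisimple group has no nontrivial algebraic homomorphism to the additive or the multiplicative group, so algebraic geometry supplies no quotient of this kind. An obstruction has to come from the arithmetic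 of $K$. In this paper it comes from a valuation.

\subsection*{Results}

\begin{theorem}\label{thm:quat}
Let $k$ be a field of characteristic $0$ containing a non-square $\alpha$ (for example $k=\mathbb{Q}$ or $\mathbb{R}$ and $\alpha=-1$), and let $K=k(t)$ or $K=k((t))$. Let $D$ be the quaternion algebra over $K$ with basis $1,i,j,ij$, where $i^2=\alpha$, $j^2=t$, $ij=-ji$, and let $G=\mathrm{SL}_1(D)$, a form of $\mathrm{SL}_2$, hence connected, semisimple and simply connected. Put
\[
a=(1+ti)(1-ti)^{-1}\in G(K),\qquad b=a^{-1}.
\]
Then every normal subgroup of $G(K)$ containing $a$ contains $b$, but $b$ is not a product of conjugates of $a$ in $G(K)$.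
\end{theorem}

This does not contradict the known cases: here $G$ is a spin group $\mathrm{Spin}_3$, not an orthogonal or a split symplectic group, and $K$ is not a local field. Theorem~\ref{thm:quat} is proved in Section~\ref{sec:quat}. Section~\ref{sec:ram} sharpens the construction: for totally ramified division algebras the group modulo scalars is bi-orderable (Theorem~\ref{thm:ram}), which yields groups of types $A$, $B$ and $D$ in which every non-scalar element is a counterexample (Theorem~\ref{thm:ABD}). Section~\ref{sec:C} treats type $C$ (Theorem~\ref{thm:C}) and so completes the classical types (Corollary~\ref{cor:classical}).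

Recall that $G$ is \emph{quasi-split} if it has a Borel subgroup defined over $K$; the Galois group of $K$ then permutes the simple roots, and it acts trivially when $G$ is split.

\begin{theorem}\label{thm:split}
Let $K$ have characteristic $0$, and let $G$ be a connected semisimple $K$-group which is split or, more generally, quasi-split with each Galois orbit of simple roots consisting of pairwise orthogonal roots (this excludes only factors of type ${}^2A_{2n}$, up to restriction of scalars). Then the conjecture holds for $G$: for every $a\in G(K)$, the set $S(a)$ is the normal subgroup of $G(K)$ generated by $a$.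
\end{theorem}

The proof is in Section~\ref{sec:split}, where we also show that the conjecture holds for unipotent $a$ in any $G$ (Proposition~\ref{prop:unip}). We make no claim about the remaining isotropic or anisotropic groups, nor about which exceptional types admit counterexamples.

\section{The quaternion counterexample}\label{sec:quat}

\subsection*{The norm form and its valuation}
Let $k,\alpha,K,D$ be as in Theorem~\ref{thm:quat}, and let $v$ be the $t$-adic valuation on $K$; its residue field is $k$. For $d=a_0+a_1i+a_2j+a_3ij$ put $\bar d=a_0-a_1i-a_2j-a_3ij$. The map $d\mapsto\bar d$ reverses products, and the reduced norm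
\begin{equation}\label{eq:nrd}
\operatorname{Nrd}(d)=d\bar d=(a_0^2-\alpha a_1^2)-t\,(a_2^2-\alpha a_3^2)
\end{equation}
is multiplicative. By definition $G(K)=\{d\in D:\operatorname{Nrd}(d)=1\}$. Over an algebraic closure $\bar K$ the algebra $D$ becomes $M_2(\bar K)$ and $\operatorname{Nrd}$ becomes the determinant, which is why $G$ is a form of $\mathrm{SL}_2$. The example rests on the fact that the two halves of \eqref{eq:nrd} have valuations of opposite parity and therefore cannot cancel.

\begin{lemma}\label{lem:wquat}
\begin{enumerate}
\item[(a)] If $(p,q)\in K^2\setminus\{0\}$, then $v(p^2-\alpha q^2)=2\min(v(p),v(q))$.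
\item[(b)] $D$ is a division algebra, and for $d=a_0+a_1i+a_2j+a_3ij\neq0$,
\begin{equation}\label{eq:wquat}
w(d):=\tfrac12\,v(\operatorname{Nrd}d)=\min\bigl\{v(a_0),\,v(a_1),\,v(a_2)+\tfrac12,\,v(a_3)+\tfrac12\bigr\}.
\end{equation}
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Dividing $p$ and $q$ by $t^{\min(v(p),v(q))}$, we may assume that the minimum is $0$. The residues $p_0,q_0\in k$ are then not both zero, and $p_0^2-\alpha q_0^2\ne0$ because $\alpha$ is not a square in $k$. So $v(p^2-\alpha q^2)=0$.

(b) By (a), the first half of \eqref{eq:nrd} has valuation $2\min(v(a_0),v(a_1))$, which is even or $\infty$, and the second half has valuation $1+2\min(v(a_2),v(a_3))$, which is odd or $\infty$. For $d\neq0$ these are not both $\infty$, so they differ, and $v(\operatorname{Nrd}d)$ is the smaller one. This is \eqref{eq:wquat}. In particular $\operatorname{Nrd}(d)\neq0$, so $d$ has the inverse $\operatorname{Nrd}(d)^{-1}\bar d$.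
\end{proof}

\subsection*{The idea}
Among Hamilton's quaternions over $\mathbb{R}$, the element $\cos\theta+i\sin\theta$ is conjugate to its inverse by $j$, which has norm $1$. In our algebra $D$ conjugation by $j$ still sends $i$ to $-i$, and hence $a$ to $a^{-1}$, but now $\operatorname{Nrd}(j)=-t$. No element of norm $1$ can replace $j$. Indeed, $i$ anticommutes with $j$ and $ij$, so its centralizer is $K+Ki$; if $gig^{-1}=-i$, then $j^{-1}g$ centralizes $i$, so $g\in Kj+Kij$ and $v(\operatorname{Nrd}g)$ is odd. Since
\[
a=\frac{(1+ti)^2}{1-\alpha t^2}=\frac{1+\alpha t^2+2ti}{1-\alpha t^2},\qquad a^{-1}=\bar a,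
\]
it follows that $a$ is not conjugate to $a^{-1}$ in $G(K)$, that is, $1$ is not a product of two conjugates of $a$.

For longer products we need to know how far a conjugate of $i$ can move from $i$. A conjugate of $i$ in $D^\times$ has the form $p_1i+p_2j+p_3ij$ and has norm $-\alpha$, so
\[
\alpha p_1^2+t\,(p_2^2-\alpha p_3^2)=\alpha .
\]
By parity of valuations, $v(p_1)=0$ and the second term has positive valuation, so $p_1\equiv\pm1 \pmod t$. The conjugacy class has two sheets, one near $i$ and one near $-i$. Conjugation by $j$ exchanges $i$ and $-i$; we shall see that conjugation by $G(K)$ keeps $i$ on its own sheet. For example, take $g=(1+j)(1-j)^{-1}=(1+t+2j)/(1-t)\in G(K)$. From $ji=-ij$ we get $gi=i\bar g$, and $g^{-1}=\bar g$, so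
\[
gig^{-1}=i\bar g^{\,2}=\frac{1+6t+t^2}{(1-t)^2}\,i-\frac{4(1+t)}{(1-t)^2}\,ij .
\]
The coefficient of $i$ is $1$ modulo $t$, and the second term has $w=\frac12>0=w(i)$. If this holds for all $g\in G(K)$, then every conjugate of $a$ equals $1+2ti$ up to terms with $w>1$, a product of $m$ conjugates equals $1+2mt\,i$ up to such terms, and $2m\ne0$ in $k$. The leading terms add up like positive numbers and never cancel.

\subsection*{The leading-term lemma}
The same argument will be used in three rings, one of them a matrix ring with zero divisors, so we isolate what it needs. Let $R$ be a ring and $\Lambda$ a totally ordered abelian group. A \emph{value function} on $R$ is a map $w\colon R\to\Lambda\cup\{\infty\}$ such that for all $r,s\in R$ and all integers $m\ge1$: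
\begin{enumerate}
\item[(W1)] $w(r)=\infty$ if and only if $r=0$;
\item[(W2)] $w(r+s)\ge\min(w(r),w(s))$ and $w(-r)=w(r)$;
\item[(W3)] $w(rs)\ge w(r)+w(s)$;
\item[(W4)] $w(mr)=w(r)$.
\end{enumerate}
We use repeatedly that
\begin{equation}\label{eq:dominant}
w(s)>w(r)\quad\text{implies}\quad w(r+s)=w(r).
\end{equation}
Indeed $w(r+s)\ge w(r)$ by (W2), and a strict inequality would give $w(r)=w((r+s)-s)>w(r)$.

\begin{lemma}\label{lem:leading}
Let $w$ be a value function on $R$, let $H\subset R^\times$ be a subgroup, and let $1+r\in R^\times$ with $r\ne0$ and $w(r)>0$. Suppose that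
\begin{equation}\label{eq:star}
w(grg^{-1}-r)>w(r)\qquad\text{for all }g\in H.
\end{equation}
Then every product $P$ of $m\ge1$ elements $g(1+r)g^{-1}$, $g\in H$, satisfies $w(P-1-mr)>w(r)$. In particular $w(P-1)=w(r)$ and $P\neq1$.
\end{lemma}

\begin{proof}
Write $P=\prod_{l=1}^m(1+r_l)$ with $w(r_l-r)>w(r)$. By \eqref{eq:dominant}, $w(r_l)=w(r)$. Expanding the product,
\[
P-1-mr=\sum_{l}(r_l-r)+(\text{products of at least two of the }r_l).
\]
Each $r_l-r$ has value $>w(r)$. By (W3) each product of at least two factors has value $\ge 2w(r)$, and $2w(r)>w(r)$ because $w(r)>0$. So $w(P-1-mr)>w(r)$ by (W2). By (W4), $w(mr)=w(r)$, so \eqref{eq:dominant} gives $w(P-1)=w(r)<\infty$, and $P\ne1$ by (W1).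
\end{proof}

Condition (W4) is where residue characteristic $0$ enters, and it cannot be dropped: in $\mathbb{F}_p[\varepsilon]/(\varepsilon^2)$, with $w=0$ on units and $w=1$ on nonzero multiples of $\varepsilon$, all other hypotheses hold for $r=\varepsilon$, and $(1+\varepsilon)^p=1$.

\begin{proof}[Proof of Theorem~\ref{thm:quat}]
Put $w(0)=\infty$. The first expression in \eqref{eq:wquat} gives $w(dd')=w(d)+w(d')$, since $\operatorname{Nrd}$ is multiplicative. The second gives (W2), and also (W4), because $v(m)=0$ for nonzero integers $m$. So $w$ is a value function on $D$.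

We have $\operatorname{Nrd}(1\pm ti)=1-\alpha t^2$, so $\operatorname{Nrd}(a)=1$ and $w(1-ti)=0$. Put
\[
r=a-1=2ti(1-ti)^{-1},\qquad r'=r-2ti=2ti\bigl((1-ti)^{-1}-1\bigr)=2(ti)^2(1-ti)^{-1}.
\]
Since $w(ti)=1$, we have $w(r)=1$ and $w(r')=2$.

Let $g\in G(K)$. Then $w(g)=w(g^{-1})=0$. Write $g=g_0+g_1$ with $g_0\in K+Ki$ and $g_1\in Kj+Kij$. By \eqref{eq:wquat}, $w(g_1)\ge w(g)=0$, and $w(g_1)\in\frac12+\mathbb{Z}$ unless $g_1=0$. Hence $w(g_1)\ge\frac12$. As $g_0$ commutes with $i$,
\[
g(2ti)g^{-1}-2ti=(g_1\cdot 2ti-2ti\cdot g_1)\,g^{-1},
\]
and this has value at least $\frac12+1$. Also $w(gr'g^{-1}-r')\ge2$. Adding, $w(grg^{-1}-r)\ge\frac32>w(r)$, which is \eqref{eq:star} for $H=G(K)$. By Lemma~\ref{lem:leading}, $1\notin S(a)$, and by Lemma~\ref{lem:reduction}, $a^{-1}\notin S(a)$. Every subgroup containing $a$ contains $a^{-1}$.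
\end{proof}

\subsection*{What the example depends on}
If $\alpha=\beta^2$ is a square, then $(i-\beta)(i+\beta)=0$, so $D\cong M_2(K)$ and $G\cong\mathrm{SL}_2$ is split; the conjecture then holds by Theorem~\ref{thm:split}. The failure also depends on the representative of the isogeny class, because in the adjoint group conjugation by $j$ is allowed.

\begin{proposition}\label{prop:pgl}
Let $D$ be any quaternion algebra over a field $K$ of characteristic $0$. Every element of $\mathrm{PGL}_1(D)(K)=D^\times/K^\times$ is conjugate to its inverse, so the conjecture holds for $\mathrm{PGL}_1(D)$.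
\end{proposition}

\begin{proof}
Let $d\in D^\times$. Since $\bar d=\operatorname{Nrd}(d)\,d^{-1}$, it suffices to show that $\bar d$ is conjugate to $d$ in $D^\times$. For a division algebra this is the Skolem--Noether theorem; here is a direct argument for all $D$. Write $d=d_0+p$ with $d_0\in K$ and $p$ in the space $D_0$ of pure quaternions, those with $\bar p=-p$; we may assume $p\neq0$. For $q\in D_0$ we have $q^2=-\operatorname{Nrd}(q)$, so $pq+qp=-\operatorname{Nrd}(p+q)+\operatorname{Nrd}(p)+\operatorname{Nrd}(q)$, which vanishes when $q$ is orthogonal to $p$ for the norm form. This form is nondegenerate on the $3$-dimensional space $D_0$, so it cannot vanish identically on the plane $p^\perp$. Choose $q\in p^\perp$ with $\operatorname{Nrd}(q)\ne0$. Then $qpq^{-1}=-p$ and $qdq^{-1}=\bar d$.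
\end{proof}

Finally, not every noncentral element of the group in Theorem~\ref{thm:quat} is a counterexample. For $\alpha=-1$ the element $i$ has norm $1$ and order $4$. It exists because $1$ and $i$ have the same value $w=0$, so an element of $G(K)$ need not be close to a scalar. The next section removes this freedom.

\section{Totally ramified algebras and types $A$, $B$, $D$}\label{sec:ram}

From now until the end of Section~\ref{sec:C}, $K$ is a field with a valuation $v\colon K^\times\to\Gamma$, where $\Gamma$ is a totally ordered abelian group and the residue field has characteristic $0$; the last condition means that $v(m)=0$ for all integers $m\ge1$. We put $v(0)=\infty$. The group $\Gamma$ is torsion-free, so it embeds in $\Gamma\otimes\mathbb{Q}$, and its order extends by the rule that $\gamma/n>0$ if and only if $\gamma>0$.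

\subsection*{Algebras with a basis of distinct values}

\begin{definition}\label{def:ram}
A \emph{totally ramified monomial algebra} is a finite-dimensional $K$-algebra $R$ with a basis $(e_s)_{s\in\Sigma}$ indexed by a finite abelian group $\Sigma$, together with elements $w(e_s)\in\Gamma\otimes\mathbb{Q}$, such that
\begin{enumerate}
\item[(T1)] $e_0=1$ and $e_se_{s'}=c_{s,s'}e_{s+s'}$ with $c_{s,s'}\in K^\times$;
\item[(T2)] $w(e_0)=0$ and $w(e_s)+w(e_{s'})=v(c_{s,s'})+w(e_{s+s'})$;
\item[(T3)] the elements $w(e_s)$, $s\in\Sigma$, are pairwise distinct modulo $\Gamma$.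
\end{enumerate}
We put $w(\sum_s a_se_s)=\min_s(v(a_s)+w(e_s))$ and $R'=\bigoplus_{s\neq0}Ke_s$. The elements $ce_s$ with $c\in K^\times$ are called \emph{monomials}, and the elements of $K=Ke_0$ \emph{scalars}.
\end{definition}

The algebra of Theorem~\ref{thm:quat} satisfies (T1) and (T2) but not (T3). By (T3), the minimum defining $w(r)$ for $r\neq 0$ is attained at exactly one $s$. So $r$ is the sum of a monomial of value $w(r)$, its \emph{leading monomial}, and of terms of strictly larger value. In particular $w(r)\notin\Gamma$ for $0\ne r\in R'$.

\begin{lemma}\label{lem:ram}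
The map $w$ is a value function on $R$ with $w(rr')=w(r)+w(r')$, and $R$ is a division algebra. If $w(g)=0$, then $g=g_0+g'$ with $g_0\in K$, $v(g_0)=0$, $g'\in R'$, $w(g')>0$, and
\begin{equation}\label{eq:starall}
w(grg^{-1}-r)>w(r)\qquad\text{for all } r\in R\setminus\{0\}.
\end{equation}
\end{lemma}

\begin{proof}
Properties (W1), (W2) and (W4) follow from the same properties of $v$, coordinate by coordinate. By (T1) and (T2), a product of two monomials is a monomial whose value is the sum of the values. Expand $rr'$, for $r,r'\neq0$, into products of monomials: the product of the two leading monomials has value $w(r)+w(r')$, and every other product has larger value. So $w(rr')=w(r)+w(r')$ by \eqref{eq:dominant}, which uses only (W2). Thus $R$ has no zero divisors, and being finite-dimensional it is a division algebra.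

If $w(g)=0$, the leading monomial $ce_s$ of $g$ has $w(e_s)=-v(c)\in\Gamma$, so $s=0$ by (T3). This gives the decomposition of $g$. As $g_0$ is central, $grg^{-1}-r=(g'r-rg')g^{-1}$, and since $w(g^{-1})=0$ this has value at least $w(g')+w(r)>w(r)$.
\end{proof}

So hypothesis \eqref{eq:star} now holds for all $r$ at once.

\begin{theorem}\label{thm:ram}
Let $R$ be a totally ramified monomial algebra and let $H\subset R^\times$ be a subgroup with $w(H)=0$. If $a\in H$ is not in $K$, then no product of $m\ge1$ conjugates of $a$ in $H$ lies in $K$. In particular $1\notin S(a)$ and $a^{-1}\notin S(a)$. Moreover, $H/(H\cap K^\times)$ is bi-orderable.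
\end{theorem}

\begin{proof}
By Lemma~\ref{lem:ram}, every $g\in R$ with $w(g)=0$ can be written uniquely as $g=g_0(1+r(g))$ with $g_0\in K^\times$ and $r(g)\in R'$, and $w(r(g))>0$. We have $r(g)=0$ exactly when $g$ is a scalar.

Let $a\in H\setminus K$ and $r=r(a)$. By \eqref{eq:starall} and Lemma~\ref{lem:leading}, a product of $m$ conjugates of $a$ equals $a_0^mP$ with $w(P-1)=w(r)\notin\Gamma\cup\{\infty\}$. If $P$ were a scalar, then $w(P-1)=v(P-1)$ would lie in $\Gamma\cup\{\infty\}$. So the product is not in $K$. In particular $1\notin S(a)$, and $a^{-1}\notin S(a)$ by Lemma~\ref{lem:reduction}.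

To order $Q=H/(H\cap K^\times)$ it suffices to find a subset $Q_+$ that is closed under products and conjugation and such that $Q$ is the disjoint union of $Q_+$, $Q_+^{-1}$ and $\{1\}$; then ``$x<y$ if and only if $x^{-1}y\in Q_+$'' is a bi-invariant total order. The proof of Lemma~\ref{lem:leading} suggests declaring $g$ positive when the leading term of $r(g)$ is positive, so we need a sign on leading terms. For $\gamma\in w(R^\times)\setminus\Gamma$ let $\mathrm{gr}_\gamma=\{w\ge\gamma\}/\{w>\gamma\}$. By (W4) this abelian group is torsion-free, so it has a total group order: embed it in a $\mathbb{Q}$-vector space, well-order a basis, and take the sign of the first nonzero coordinate. Fix such an order for each $\gamma$. Call $0\neq\rho\in R'$ \emph{positive} if its class in $\mathrm{gr}_{w(\rho)}$, which is nonzero, is positive. Exactly one of $\rho$, $-\rho$ is positive, and positivity is unchanged if $\rho$ is replaced by $\rho'\in R'$ with $w(\rho'-\rho)>w(\rho)$. If $g,cg\in H$ with $c\in K^\times$, then $r(cg)=r(g)$. So we may let $Q_+$ be the set of classes of non-scalar $g\in H$ with $r(g)$ positive.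

Products and conjugates produce error terms with a scalar component, which has to be divided out. This does not change the leading term:
\begin{equation}\label{eq:claim}
x=1+\rho+\eta,\quad 0\neq\rho\in R',\quad 0<w(\rho)<w(\eta)\quad\Longrightarrow\quad w(r(x)-\rho)>w(\rho).
\end{equation}
To see this, write $\eta=\eta_0+\eta'$ with $\eta_0\in K$ and $\eta'\in R'$; both parts have value $\ge w(\eta)$ by the definition of $w$. Then $x_0=1+\eta_0$ has $v(x_0)=0$, and $r(x)-\rho=(\eta'-\eta_0\rho)/x_0$, where $w(\eta')>w(\rho)$ and $w(\eta_0\rho)>w(\rho)$.

\emph{Products.} Let $g_1,g_2\in H$ with $r_1=r(g_1)$ and $r_2=r(g_2)$ positive, and let $\gamma=\min(w(r_1),w(r_2))$. Then $w(r_1+r_2)=\gamma$ and $r_1+r_2$ is positive: if $w(r_1)\neq w(r_2)$, its class in $\mathrm{gr}_\gamma$ is the class of the summand of smaller value, and otherwise it is a sum of two positive classes. Now apply \eqref{eq:claim} to $(1+r_1)(1+r_2)$ with $\rho=r_1+r_2$ and $\eta=r_1r_2$, where $w(\eta)=w(r_1)+w(r_2)>\gamma$.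

\emph{Conjugates.} For $g\in H$ apply \eqref{eq:claim} to $g(1+r)g^{-1}$ with $\rho=r$ and $\eta=grg^{-1}-r$, using \eqref{eq:starall}.

\emph{Inverses.} Apply \eqref{eq:claim} to $(1+r)^{-1}=1-r+r^2(1+r)^{-1}$ with $\rho=-r$; the last term has value $2w(r)$. So for non-scalar $g\in H$ exactly one of $r(g)$, $r(g^{-1})$ is positive.
\end{proof}

\subsection*{Fields with many independent values}
Condition (T3) needs room in $\Gamma\otimes\mathbb{Q}$ modulo $\Gamma$, which valuations of higher rank provide.

\begin{example}\label{ex:fields}
Let $k$ have characteristic $0$ and let $K=k((x_1))\cdots((x_N))$ or its subfield $k(x_1,\dots,x_N)$. Order $\Gamma=\mathbb{Z}^N$ lexicographically, comparing last coordinates first. Define $v$ by induction on $N$: if $f=\sum_{l\ge l_0}f_lx_N^l$ with $f_{l_0}\neq0$, put $v(f)=(v(f_{l_0}),l_0)$. Then $v$ is trivial on $k^\times$, the residue field is $k$, and $v(x_1),\dots,v(x_N)$ are the standard basis vectors of $\mathbb{Z}^N$. They are positive, and independent in $\Gamma/n\Gamma$ for every $n\ge2$.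
\end{example}

\subsection*{Symbol algebras and spin groups}
We recall two constructions. If $R$ is a central simple $K$-algebra of dimension $n^2$, then $R\otimes\bar K\cong M_n(\bar K)$; the determinant restricts to the reduced norm $\operatorname{Nrd}\colon R\to K$, and $\mathrm{SL}_1(R)$ is the form of $\mathrm{SL}_n$ whose $K$-points are the elements of reduced norm $1$.

If $(V,q)$ is a nondegenerate quadratic space, the Clifford algebra $C(q)$ is generated by $V$ with relations $z^2=q(z)$, the even Clifford algebra $C_0(q)$ is spanned by products of an even number of vectors, and the canonical involution $\sigma$ reverses products of vectors. For $n=\dim V\ge3$ the group $\mathrm{Spin}(q)$ is connected, semisimple and simply connected, of type $B_{(n-1)/2}$ for odd $n$ and $D_{n/2}$ for even $n$, and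
\[
\mathrm{Spin}(q)(K)=\{g\in C_0(q)^\times: gVg^{-1}=V,\ g\sigma(g)=1\}.
\]

\begin{theorem}\label{thm:ABD}
Let $G$ and $R$ be as in one of the following two cases.
\begin{enumerate}
\item[(A)] Let $n\ge2$, let $\zeta\in K$ be a primitive $n$-th root of unity, and let $x,y\in K^\times$ be such that $\lambda v(x)+\mu v(y)\in n\Gamma$ with $\lambda,\mu\in\mathbb{Z}$ implies $n\mid\lambda$ and $n\mid\mu$. Let $R$ be the symbol algebra with basis $X^\lambda Y^\mu$, $0\le\lambda,\mu<n$, and relations $X^n=x$, $Y^n=y$, $YX=\zeta XY$. Let $G=\mathrm{SL}_1(R)$, of type $A_{n-1}$.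
\item[(BD)] Let $n\ge3$, let $t_1,\dots,t_{n-1}\in K^\times$ have values linearly independent in $\Gamma/2\Gamma$, and let $q=\langle1,t_1,\dots,t_{n-1}\rangle$. Let $R=C_0(q)$ and $G=\mathrm{Spin}(q)$, of type $B$ or $D$.
\end{enumerate}
Then $G(K)\subset R^\times$ contains non-scalar elements, and every non-scalar $a\in G(K)$, with $b=a^{-1}$, violates the conjecture.
\end{theorem}

By Theorem~\ref{thm:ram}, in each case we have to exhibit the structure of Definition~\ref{def:ram}, show that $w(G(K))=0$, and find one non-scalar element.

\begin{proof}[Proof in case \textup{(A)}]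
Take $\Sigma=(\mathbb{Z}/n)^2$ and $w(X^\lambda Y^\mu)=(\lambda v(x)+\mu v(y))/n$ for $0\le\lambda,\mu<n$. We have $X^\lambda Y^\mu\cdot X^{\lambda'}Y^{\mu'}=\zeta^{\mu\lambda'}X^{\lambda+\lambda'}Y^{\mu+\mu'}$ with $v(\zeta)=0$. Reducing an exponent of $X$ by $n$ produces a factor $x$ and lowers the value of the basis element by $v(x)$; the same holds for $Y$ and $y$. This gives (T1) and (T2), and (T3) is the hypothesis on $v(x)$, $v(y)$. So $R$ is a division algebra. Conjugation by $Y$ multiplies $X^\lambda Y^\mu$ by $\zeta^{\lambda}$ and conjugation by $X$ multiplies it by $\zeta^{-\mu}$, so the center of $R$ is $K$.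

There is no short formula for $\operatorname{Nrd}$ like \eqref{eq:nrd}, so we compute with the determinant of left multiplication $L_g\colon R\to R$. It satisfies $\det L_g=\operatorname{Nrd}(g)^n$, because $M_n(\bar K)$ is a sum of $n$ column spaces. We claim that
\begin{equation}\label{eq:det}
v(\det L_g)=n^2w(g)\qquad\text{for all } g\in R^\times.
\end{equation}
Both sides are additive in products, and every $g$ equals $ce_s\cdot g_1$, where $ce_s$ is its leading monomial and $w(g_1-1)=w(g-ce_s)-w(ce_s)>0$. So two cases suffice.

If $g$ is a monomial, then $g^n\in K^\times$, so $(\det L_g)^n=\det L_{g^n}=(g^n)^{n^2}$. Taking values gives $n\,v(\det L_g)=n^2v(g^n)=n^3w(g)$.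

If $w(g-1)>0$, write $ge_{s'}=\sum_sm_{ss'}e_s$. From $w((g-1)e_{s'})>w(e_{s'})$ we get
\[
v(m_{ss'}-\delta_{ss'})>w(e_{s'})-w(e_s)\qquad\text{for all }s,s'.
\]
In particular $v(m_{ss}-1)>0$, so the diagonal entries and their product have value $0$. For a permutation $\pi\ne1$ of $\Sigma$, the term $\prod_sm_{\pi(s)s}$ of the Leibniz expansion has value greater than $\sum_{\pi(s)\neq s}\bigl(w(e_s)-w(e_{\pi(s)})\bigr)$, and this sum is $0$ because $\pi$ permutes the points it moves. Hence $v(\det L_g)=0=n^2w(g)$.

By \eqref{eq:det}, $\operatorname{Nrd}(g)=1$ implies $w(g)=0$. Commutators have reduced norm $1$, and since $YXY^{-1}=\zeta X$,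
\[
(1+X)\,Y\,(1+X)^{-1}Y^{-1}=(1+X)(1+\zeta X)^{-1}.
\]
If this were a scalar $c$, then $1+X=c+c\zeta X$ would force $c=1$ and $\zeta=1$.
\end{proof}

\begin{proof}[Proof in case \textup{(BD)}]
Put $t_0=1$ and let $f_0,\dots,f_{n-1}$ be the orthogonal basis of $V$ with $q(f_l)=t_l$, so that $f_l^2=t_l$ and $f_lf_{l'}=-f_{l'}f_l$ for $l\neq l'$. Let $\Sigma$ be the group of subsets $S\subset\{0,\dots,n-1\}$ of even size under symmetric difference $\triangle$. The products $e_S=\prod_{l\in S}f_l$, taken in increasing order, form a basis of $R$, and
\[
e_Se_{S'}=\pm\Bigl(\prod_{l\in S\cap S'}t_l\Bigr)e_{S\triangle S'}.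
\]
Put $w(e_S)=\frac12\sum_{l\in S}v(t_l)$. Then $w(e_S)+w(e_{S'})=\sum_{l\in S\cap S'}v(t_l)+w(e_{S\triangle S'})$, so (T1) and (T2) hold. For $S\neq S'$ we have $w(e_S)-w(e_{S'})\equiv\frac12\sum_{l\in S\triangle S'}v(t_l)\pmod\Gamma$. The set $S\triangle S'$ is nonempty and of even size, so it contains some $l\ge1$, and by linear independence the sum is not in $2\Gamma$. This is (T3). It is here that we need the even Clifford algebra: in $C(q)$ the basis elements $1$ and $f_0$ would both have value $0$.

Since $\sigma(e_S)=\pm e_S$, we have $w\circ\sigma=w$. So $g\sigma(g)=1$ gives $2w(g)=0$, and $w(G(K))=0$.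

Let $\varphi=f_0f_1$. Then $\varphi^2=-t_1$, $\sigma(\varphi)=-\varphi$ and $(1+\varphi)\sigma(1+\varphi)=1+t_1$, which is nonzero because $v(t_1)\neq0$. Hence
\[
g=\frac{(1+\varphi)^2}{1+t_1}=\frac{1-t_1+2\varphi}{1+t_1}
\]
is non-scalar and satisfies $g\sigma(g)=1$. For $z,z'\in V$ with $q(z)\ne0$ the element $\beta=zz'+z'z$ lies in $K$, so $zz'z^{-1}=-z'+\beta\,q(z)^{-1}z\in V$. Since $1+\varphi=f_0(f_0+f_1)$ with $q(f_0)=1$ and $q(f_0+f_1)=1+t_1$, we get $gVg^{-1}=V$.
\end{proof}

\section{Type $C$}\label{sec:C}

Let $D$ be a quaternion algebra over $K$ with conjugation $d\mapsto\bar d$, let $h_1,\dots,h_m\in K^\times$, and consider the hermitian form $h(z,z')=\sum_l\bar z_lh_lz'_l$ on the space $D^m$ of columns. Its unitary group $U(h)$, with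
\[
U(h)(K)=\{g\in M_m(D): h(gz,gz')=h(z,z')\text{ for all }z,z'\},
\]
is a form of $\mathrm{Sp}_{2m}$: connected, simply connected, of type $C_m$. For $m\geq2$ the ambient ring $M_m(D)$ is not a division algebra, and $\operatorname{diag}(-1,1,\dots,1)\in U(h)(K)$ is a non-scalar element of order $2$, so the conclusion of Theorem~\ref{thm:ABD} is false for these groups. What survives is that, for suitable $h$, every element of $U(h)(K)$ is close to a diagonal matrix with entries in $K$. This is enough when $a$ is diagonal.

\begin{theorem}\label{thm:C}
Let $m\ge1$, and let $x,y,h_2,\dots,h_m\in K^\times$ have values linearly independent in $\Gamma/2\Gamma$, with $v(x)>0$; put $h_1=1$. Let $D$ be the quaternion algebra with $i^2=x$, $j^2=y$, $ij=-ji$, and let $G=U(h)$. Let $a=\operatorname{diag}(d,1,\dots,1)$ with $d=(1+i)(1-i)^{-1}$. Then $a\in G(K)$ and $a^{-1}\notin S(a)$ in $G(K)$.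
\end{theorem}

\begin{proof}
The algebra $D$ is the symbol algebra of case (A) of Theorem~\ref{thm:ABD} with $n=2$, so it carries the multiplicative value function $w$ of Lemma~\ref{lem:ram}, with $w(i)=\frac12v(x)$, $w(j)=\frac12v(y)$. Conjugation changes the basis elements only by signs, so $w(\bar e)=w(e)$ and $v(\operatorname{Nrd}e)=w(e\bar e)=2w(e)$ for $e\in D^\times$. These values lie in the subgroup
\[
\Gamma'=2\Gamma+\mathbb{Z}v(x)+\mathbb{Z}v(y)=2w(D^\times).
\]

If $K$ contained square roots $\sqrt{h_l}$, we would rescale the basis to make $h$ the unit form; this multiplies the entry $g_{ll'}$ of a matrix by $\sqrt{h_l}/\sqrt{h_{l'}}$. The values of these square roots make sense in $\Gamma\otimes\mathbb{Q}$, so for $g\in M_m(D)$ we define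
\[
w(g)=\min_{l,l'}\bigl(w(g_{ll'})+\tfrac12v(h_l)-\tfrac12v(h_{l'})\bigr).
\]
Properties (W1), (W2), (W4) hold entry by entry. For (W3), note that $(gg')_{ll''}=\sum_{l'}g_{ll'}g'_{l'l''}$, and that the correction terms for $(l,l')$ and $(l',l'')$ add up to the correction term for $(l,l'')$.

Let $g\in G(K)$ and fix a column $l'$. Evaluating $h$ on the $l'$-th standard basis vector and on its image gives
\[
\sum_l\operatorname{Nrd}(g_{ll'})\,h_l=h_{l'} .
\]
A nonzero term has value $2w(g_{ll'})+v(h_l)\in v(h_l)+\Gamma'$. By the linear independence hypothesis, the cosets $v(h_1)+\Gamma'=\Gamma'$, $v(h_2)+\Gamma',\dots,v(h_m)+\Gamma'$ are pairwise distinct. So the nonzero terms have distinct values, $v(h_{l'})$ is the smallest of them, and comparing cosets shows that the smallest one is the term $l=l'$. Thus $w(g_{l'l'})=0$, and $w(g_{ll'})+\frac12v(h_l)-\frac12v(h_{l'})>0$ for $l\neq l'$. By Lemma~\ref{lem:ram}, $g_{ll}=\lambda_l+g'_{ll}$ with $\lambda_l\in K$ and $w(g'_{ll})>0$. Altogether, every $g\in G(K)$ satisfies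
\[
w(g)\ge0,\qquad g=\operatorname{diag}(\lambda_1,\dots,\lambda_m)+g',\qquad w(g')>0 .
\]

Since $\operatorname{Nrd}(1\pm i)=1-x$, we have $\operatorname{Nrd}(d)=1$, so $\bar dh_1d=h_1$ and $a\in G(K)$. Let $r=a-1=\operatorname{diag}(d-1,0,\dots,0)$, where $d-1=2i(1-i)^{-1}$. The hypothesis $v(x)>0$ gives $w(1-i)=0$ and $w(r)=\frac12v(x)>0$. A diagonal matrix with entries in $K$ commutes with $r$, so $grg^{-1}-r=(g'r-rg')g^{-1}$. By (W3) and $w(g^{-1})\ge0$ its value is at least $w(g')+w(r)>w(r)$. Lemmas~\ref{lem:leading} and~\ref{lem:reduction} finish the proof.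
\end{proof}

\begin{corollary}\label{cor:classical}
For suitable $K$, the conjecture fails in every classical type $A_n$, $B_n$, $C_n$, $D_n$.
\end{corollary}

\begin{proof}
Take $K$ as in Example~\ref{ex:fields} with $N$ large, with $k$ containing a primitive $(n+1)$-th root of unity for type $A_n$, and choose the parameters in Theorems~\ref{thm:ABD} and~\ref{thm:C} among the variables $x_1,\dots,x_N$.
\end{proof}

\section{Split and quasi-split groups}\label{sec:split}

Throughout this section $K$ has characteristic $0$. By Lemma~\ref{lem:reduction} we have to produce $1$ as a product of conjugates of $a$. The plan is to find in $S(a)$ an element of the big Bruhat cell, to multiply two of its conjugates so as to land in a maximal torus, and then to average over the Weyl group.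

\subsection*{The case of $\mathrm{SL}_2$}
Put $u(\beta)=\begin{pmatrix}1&\beta\\0&1\end{pmatrix}$, and let $a\in\mathrm{SL}_2(K)$ be non-scalar. Some vector of $K^2$ is not an eigenvector of $a$; taking it as the first column of a matrix in $\mathrm{SL}_2(K)$, we conjugate $a$ to a matrix with lower left entry $z\neq0$. Such a matrix factors as
\[
\begin{pmatrix}p&q\\z&r\end{pmatrix}=u(p/z)\,n\,u(r/z),\qquad n=\begin{pmatrix}0&-z^{-1}\\z&0\end{pmatrix},\qquad n^2=-1,
\]
and moving the first factor to the end by a conjugation gives $x_1=nu_1$ with $u_1$ upper unitriangular. For $s=\operatorname{diag}(c,c^{-1})$ we have $sns^{-1}=ns^{-2}$, so $x_2=sx_1s^{-1}=ns^{-2}u_2$ with $u_2=su_1s^{-1}$. Conjugating $x_2$ by $u_1$ cancels the unipotent factor in the middle: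
\[
x_1\cdot u_1^{-1}x_2u_1=n^2s^{-2}u_2u_1=h\,u(\epsilon),\qquad h=-\operatorname{diag}(c^{-2},c^2),
\]
for some $\epsilon\in K$. Now $u(\beta)\,h\,u(\epsilon)\,u(\beta)^{-1}=h\,u((c^4-1)\beta+\epsilon)$. If $c^4\neq1$, a suitable $\beta$ gives $h\in S(a)$. The free parameter $c$ is needed, since for $c=1$ the factor $u(\epsilon)$ cannot be removed. Finally $nhn^{-1}=h^{-1}$, so $1=h\cdot nhn^{-1}$ is a product of four conjugates of $a$. Each step has a counterpart below.

\subsection*{Roots and the Galois action}
Let $G$ be quasi-split, $B$ a Borel subgroup defined over $K$, $U$ its unipotent radical, and $T\subset B$ a maximal torus defined over $K$, taken split if $G$ is split. These data determine the roots $\alpha$ (characters of $T$), the coroots $\alpha^\vee$ (cocharacters of $T$, with $\langle\alpha,\alpha^\vee\rangle=2$), the positive and the simple roots, and the Weyl group $N_G(T)/T$. The height $\operatorname{ht}(\alpha)$ of a positive root is the sum of its coefficients with respect to the simple roots. The reflection $s_\alpha$ acts on $T$ by $s_\alpha(t)=t\,\alpha^\vee(\alpha(t))^{-1}$. Since $T$ and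 $B$ are defined over $K$, the group $\operatorname{Gal}(\bar K/K)$ acts compatibly on characters, cocharacters and the Weyl group; it preserves positive roots, simple roots and heights. A cocharacter is defined over $K$ if and only if it is Galois-invariant.

Distinct simple roots $\alpha,\beta$ are orthogonal, $\langle\beta,\alpha^\vee\rangle=0$, unless they are joined in the Dynkin diagram. A Galois element taking $\alpha$ to a neighbor $\beta$ induces an automorphism of their connected component, and the only automorphism of a connected Dynkin diagram that takes a node to a neighbor is the flip of $A_{2n}$. This explains the exclusion in Theorem~\ref{thm:split}.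

\subsection*{Passing to an adjoint quotient}
Let $a\in G(K)$. Two things are inconvenient: conjugates of $a$ cannot fill out a simple factor in which $a$ is central, and an element of $T$ is determined by the values of the roots only up to the center. We remove both at once. Over $\bar K$ the adjoint group is a product $G_{\mathrm{ad}}=\prod_iG_i$ of simple groups with trivial center, permuted by the Galois group. Let $I$ be the set of $i$ for which the component of $a$ in $G_i$ is not $1$. As $a$ is $K$-rational, $I$ is Galois-stable. So $\bar G=\prod_{i\in I}G_i$ is a direct factor of $G_{\mathrm{ad}}$ over $K$, and the projection $\pi\colon G\to\bar G$ is a surjective $K$-homomorphism. Put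
\[
\bar a=\pi(a),\qquad H=\pi(G(K)),\qquad\bar S=\pi(S(a)).
\]
Then $\bar S\subset\bar G(K)$ is the semigroup generated by the $H$-conjugates of $\bar a$, and it is normalized by $H$.

It suffices to show that $1\in\bar S$. Indeed, let $P\in S(a)$ with $\pi(P)=1$. The components of $P$ outside $I$ are products of conjugates of $1$, so $P$ is trivial in $G_{\mathrm{ad}}$ and lies in the finite group $Z(G)(K)$. A positive power of $P$ is $1$, and it lies in $S(a)$. If $I=\emptyset$ we are done, so let $I\neq\emptyset$.

Let $\bar B=\bar T\bar U$ be the image of $B=TU$, let $W$ be the Weyl group of $\bar G$, $\Delta$ its set of simple roots, $W_K\subset W$ the subgroup of Galois-invariant elements, and $w_0$ the longest element, that is, the unique element taking positive roots to negative roots. The price of the reduction is that we may conjugate only by $H$, which can be smaller than $\bar G(K)$. The next lemma shows that $H$ contains all that was used for $\mathrm{SL}_2$.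

\begin{lemma}\label{lem:facts}
\begin{enumerate}
\item[(a)] $H$ is Zariski dense in $\bar G$.
\item[(b)] $\bar U(K)\subset H$.
\item[(c)] Every $w\in W_K$ has a representative in $H\cap N_{\bar G}(\bar T)$, and $w_0\in W_K$.
\item[(d)] Let $\mu$ be the sum of the positive coroots of the factors in $I$, a cocharacter of $T$. Then $\pi(\mu(c))\in H$ for $c\in K^\times$, $\langle\alpha,\mu\rangle=2\operatorname{ht}(\alpha)$ for every positive root $\alpha$ of $\bar G$, and $w_0\mu=-\mu$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The group $G(K)$ is dense in $G$ by \cite[18.3]{Borel}, and $\pi$ is surjective.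

(b) The center of $G$ lies in $T$ and meets $U$ trivially, so $U$ maps isomorphically onto its image $U_{\mathrm{ad}}$ in $G_{\mathrm{ad}}$. Over $K$, the group $U_{\mathrm{ad}}$ is the direct product of $\bar U$ and another group. So each point of $\bar U(K)$ lifts to $U(K)$.

(d) The Galois group permutes the positive coroots of the factors in $I$, so $\mu$ is defined over $K$ and $\mu(c)\in T(K)$. For $\alpha\in\Delta$ the reflection $s_\alpha$ sends $\alpha^\vee$ to $-\alpha^\vee$ and permutes the other positive coroots, so $s_\alpha\mu=\mu-2\alpha^\vee$. Comparing with $s_\alpha\mu=\mu-\langle\alpha,\mu\rangle\alpha^\vee$ gives $\langle\alpha,\mu\rangle=2$, and the formula follows by additivity. The element $w_0$ takes the positive coroots to the negative ones.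

(c) Let $T_0$ be the largest $K$-split subtorus of $T$; its cocharacters are the Galois-invariant cocharacters of $T$. Among them is the sum of all positive coroots of $G$, which pairs nontrivially with every root by the computation in (d). So no root is trivial on $T_0$, and the centralizer of $T_0$ is $T$. A split torus containing $T_0$ therefore lies in $T$, so $T_0$ is a maximal $K$-split torus of $G$. Extend $w\in W_K$ by $1$ on the factors outside $I$ to a Galois-invariant element of the Weyl group of $G$, and let $n\in N_G(T)(\bar K)$ represent it. Being Galois-invariant, $w$ preserves the set of Galois-invariant cocharacters, so $n$ normalizes $T_0$. By \cite[21.2]{Borel}, every coset of the centralizer of $T_0$ in its normalizer contains a $K$-point. So $nT$ contains a point $n'\in G(K)$, and $\pi(n')$ is the required representative. The property that characterizes $w_0$ is Galois-invariant, so $w_0\in W_K$.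
\end{proof}

Fix a representative $n_0\in H$ of $w_0$. The \emph{big cell} $\Omega=\bar Un_0\bar T\bar U$ is open and dense in $\bar G$, and $(u,z,u')\mapsto un_0zu'$ is an isomorphism $\bar U\times\bar T\times\bar U\to\Omega$ of $K$-varieties. Hence $\Omega(K)=\bar U(K)\,n_0\,\bar T(K)\,\bar U(K)$.

\subsection*{Step 1: $\bar S$ meets the big cell}
For $\mathrm{SL}_2$ a single conjugate of $a$ sufficed. In general we show that products of enough conjugates are dense, and then use density of $H$ to make the conjugating elements rational.

Let $C$ be the conjugacy class of $\bar a$ in $\bar G(\bar K)$ and $X_m$ the Zariski closure of $C^m$. It is irreducible, since $C^m$ is the image of $\bar G^m$. For $c\in C$ we have $cX_m\subset X_{m+1}$, so $\dim X_m$ is nondecreasing and bounded. Choose $m$ with $\dim X_m=\dim X_{m+1}$. Then $cX_m=X_{m+1}$ for all $c\in C$, so $c^{-1}c'X_m=X_m$ for all $c,c'\in C$. The stabilizer of $X_m$ under left multiplication is a closed subgroup, so it contains the closure $M$ of the group generated by the elements $c^{-1}c'$. This generating set is stable under conjugation, so $M$ is normal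 in $\bar G$.

We claim that $M=\bar G$. Fix $i\in I$. The component $\bar a_i\neq1$ is not central in $G_i$, so for some $g\in\bar G$ the element $y=\bar a^{-1}g\bar ag^{-1}\in M$ has component $y_i\neq1$. Again $y_i$ is not central, so there is $g'\in G_i$ with $1\ne[y_i,g']=[y,g']\in M\cap G_i$. A proper closed normal subgroup of $G_i$ is finite, hence central because $G_i$ is connected, hence trivial. So $M\supset G_i$, which proves the claim.

It follows that $X_m=\bar G$, so $C^m$ is dense and meets the open set $\Omega$. The set of $(g_1,\dots,g_m)\in\bar G^m$ with $\prod_lg_l\bar ag_l^{-1}\in\Omega$ is therefore open and nonempty. By Lemma~\ref{lem:facts}(a), $H^m$ is dense in $\bar G^m$, so this set contains a point of $H^m$. The corresponding product lies in $\bar S\cap\Omega(K)$.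

\subsection*{Step 2: $\bar S$ meets the torus}
We first remove unipotent parts, one height at a time.

\begin{lemma}\label{lem:regular}
Let $h\in\bar T(K)$ satisfy $\alpha(h)\neq1$ for all positive roots $\alpha$ of $\bar G$, and let $u\in\bar U(K)$. Then $hu$ is conjugate to $h$ by an element of $\bar U(K)$.
\end{lemma}

\begin{proof}
Let $\mathfrak{u}_l$ be the sum of the root spaces of height $\ge l$ in the Lie algebra $\mathfrak{u}_1$ of $\bar U$. Each $\mathfrak{u}_l$ is Galois-stable, hence defined over $K$; also $[\mathfrak{u}_l,\mathfrak{u}_l]\subset\mathfrak{u}_{l+1}$, and $\mathfrak{u}_l=0$ for large $l$. In characteristic $0$ the map $\exp\colon\mathfrak{u}_1\to\bar U$ is an isomorphism of $K$-varieties, compatible with conjugation by $\bar T$, and by the Baker--Campbell--Hausdorff formula $\log(\exp\xi\exp\xi')\in\mathfrak{u}_l$ is congruent to $\xi+\xi'$ modulo $\mathfrak{u}_{l+1}$ for $\xi,\xi'\in\mathfrak{u}_l$.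

Suppose $u=\exp\xi$ with $\xi\in\mathfrak{u}_l(K)$. The operator $\operatorname{Ad}(h)^{-1}-1$ on $\mathfrak{u}_l/\mathfrak{u}_{l+1}$ is defined over $K$ and has the nonzero eigenvalues $\alpha(h)^{-1}-1$, $\operatorname{ht}(\alpha)=l$. So there is $\eta\in\mathfrak{u}_l(K)$ with $(\operatorname{Ad}(h)^{-1}-1)\eta\equiv-\xi$ modulo $\mathfrak{u}_{l+1}$. For $\nu=\exp\eta$ we get
\[
\nu\,hu\,\nu^{-1}=h\cdot(h^{-1}\nu h)\,u\,\nu^{-1}=hu',\qquad\log u'\equiv\operatorname{Ad}(h)^{-1}\eta+\xi-\eta\equiv0 \pmod{\mathfrak{u}_{l+1}}.
\]
Repeat for $l=1,2,\dots$ until $\mathfrak{u}_l=0$.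
\end{proof}

Let $un_0zu'\in\bar S$ be the element found in Step~1, with $u,u'\in\bar U(K)$ and $z\in\bar T(K)$. Conjugating by $u\in H$ gives $x_1=n_0zu_1\in\bar S$ with $u_1=u'u$. For $c\in K^\times$ let $s=\pi(\mu(c))\in H$. Since $w_0\mu=-\mu$, we have $n_0^{-1}sn_0=s^{-1}$, and so
\[
x_2=sx_1s^{-1}=n_0zs^{-2}u_2\in\bar S,\qquad u_2=su_1s^{-1}\in\bar U(K).
\]
Since $u_1\in H$, the semigroup $\bar S$ also contains
\[
x_1\cdot u_1^{-1}x_2u_1=(n_0z)^2s^{-2}\,u_2u_1 .
\]
Here $\tau=(n_0z)^2$ lies in $\bar T(K)$ because $w_0^2=1$, and it does not depend on $c$. For a positive root $\alpha$, Lemma~\ref{lem:facts}(d) gives $\alpha(\tau s^{-2})=\alpha(\tau)\,c^{-4\operatorname{ht}(\alpha)}$, which equals $1$ for only finitely many $c$. As $K$ is infinite, we can choose $c$ such that $h=\tau s^{-2}$ satisfies the hypothesis of Lemma~\ref{lem:regular}. That lemma and Lemma~\ref{lem:facts}(b) give $h\in\bar S\cap\bar T(K)$.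

\subsection*{Step 3: averaging over the Weyl group}
In general no element of $W$ inverts $h$, so we multiply all the available Weyl conjugates. By Lemma~\ref{lem:facts}(c), $w(h)\in\bar S$ for each $w\in W_K$. Since $\bar T$ is commutative,
\[
p=\prod_{w\in W_K}w(h)\in\bar S\cap\bar T(K)
\]
is fixed by $W_K$. The simple reflections need not lie in $W_K$, and this is where the hypothesis on orbits is used. Let $O\subset\Delta$ be a Galois orbit. Its roots are pairwise orthogonal, so the reflections $s_\alpha$, $\alpha\in O$, commute, and their product $s_O$ lies in $W_K$ because the Galois group permutes the factors. For distinct $\alpha,\beta\in O$ the reflection $s_\beta$ fixes $\alpha^\vee$ and $\alpha\circ s_\beta=\alpha$, so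
\[
s_O(p)=p\prod_{\alpha\in O}\alpha^\vee(\alpha(p))^{-1}.
\]
As $s_O(p)=p$, the product is $1$. Applying $\beta\in O$ and using $\langle\beta,\alpha^\vee\rangle=0$ for $\alpha\neq\beta$, we get $\beta(p)^2=1$. This holds for every $\beta\in\Delta$. Since $\bar G$ is adjoint, $\Delta$ generates the character group of $\bar T$, so $p^2=1$. Thus $1=p^2\in\bar S$, and Theorem~\ref{thm:split} is proved. \hfill$\square$

\begin{remark}
Steps 1 and 2 work for every quasi-split group; Step 3 breaks down for ${}^2A_2$. Let $\bar G$ be adjoint of this type, split by a quadratic extension $L/K$ whose nontrivial automorphism $z\mapsto\bar z$ swaps the simple roots $\alpha,\beta$. Then $h\mapsto z=\alpha(h)$ identifies $\bar T(K)$ with $L^\times$, with $\beta(h)=\bar z$. Here $W_K=\{1,w_0\}$ and $w_0\alpha=-\beta$, so $\alpha(p)=z/\bar z$. This need not be a root of unity: for $L=\mathbb{Q}(\sqrt{-1})$ and $z=2+\sqrt{-1}$ it is $(3+4\sqrt{-1})/5$.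
\end{remark}

\subsection*{Unipotent elements}
A unipotent element brings its own copy of $\mathrm{SL}_2$, so no hypothesis on $G$ is needed.

\begin{proposition}\label{prop:unip}
Let $G$ be any connected semisimple $K$-group and let $u\in G(K)$ be unipotent. Then $u^{-1}$ is a product of at most $11$ conjugates of $u$ in $G(K)$, so the conjecture holds for $a=u$.
\end{proposition}

\begin{proof}
The case $u=1$ is trivial. For $u\neq1$, the Jacobson--Morozov theorem in characteristic $0$ gives a $K$-homomorphism $\mathrm{SL}_2\to G$ sending $e=u(1)$ to $u$, so it suffices to treat $e$ in $\mathrm{SL}_2(K)$. With $J=\begin{pmatrix}0&1\\-1&0\end{pmatrix}$ we compute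
\[
e'=JeJ^{-1}=\begin{pmatrix}1&0\\-1&1\end{pmatrix},\qquad ee'=\begin{pmatrix}0&1\\-1&1\end{pmatrix}.
\]
The characteristic polynomial $\lambda^2-\lambda+1$ of $ee'$ divides $\lambda^3+1$, so $(ee')^3=-1$ and $(ee')^6=1$. Hence $e^{-1}=e'(ee')^5$, a product of $11$ conjugates of $e$.
\end{proof}

This relation uses only integer matrices. With rational entries, the computation at the beginning of this section, applied to $a=e$, writes $1$ as a product of four conjugates, and so lowers $11$ to $3$.

\begin{thebibliography}{9}

\bibitem{Borel}
Borel, \emph{Linear Algebraic Groups}.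

\bibitem{PSM}
\emph{Products of similar matrices},
\texttt{http://www.ams.org/proc/\allowbreak 1998-126-04/\allowbreak S0002-9939-98-04368-8/\allowbreak home.html}

\end{thebibliography}
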